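\title{The curse of dimensionality for the extreme $L_1$ discrepancy}

\begin{abstract}
The extreme $L_1$ discrepancy of a point set in $[0,1)^d$ is the integral, over all axis-parallel boxes, of the absolute difference between the fraction of points in the box and its volume. We show that it suffers from the curse of dimensionality: reducing the initial discrepancy by a factor $\varepsilon$ requires at least $(1-\varepsilon)(4/3)^d$ points, even if the points carry arbitrary real weights. We also determine the exponential growth rate of the number of points. For every $\varepsilon\in(0,1)$ it is $e^{5/6}$ for equal weights and $e^{5/2}/6$ for free nonnegative weights. The proofs are elementary; they read the normalized discrepancy as the mean relative error on a random box.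
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Let $d,N\in\mathbb N=\{1,2,\dots\}$. For $\boldsymbol x,\boldsymbol y\in[0,1]^d$ we write $\boldsymbol x\le\boldsymbol y$ if $x_j\le y_j$ for all $j$. Such a pair defines the box $B=[\boldsymbol x,\boldsymbol y)=\prod_{j=1}^d[x_j,y_j)$ of volume $v(B)=\prod_j(y_j-x_j)$. We identify a box with the pair of its corners and write $dB=d\boldsymbol x\,d\boldsymbol y$ for Lebesgue measure on the set of these pairs. For a multiset $\mathcal P=\{\boldsymbol t_1,\dots,\boldsymbol t_N\}\subset[0,1)^d$, the \emph{local discrepancy}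
\[
\Delta_{\mathcal P}(B)=\frac{\#\{n\le N:\boldsymbol t_n\in B\}}{N}-v(B)
\]
compares the share of the points that lie in $B$ with the share that $B$ should receive. The \emph{extreme $L_p$ discrepancy} of $\mathcal P$ is
\[
L^{\mathrm{extr}}_{p,N}(\mathcal P)=\Big(\int|\Delta_{\mathcal P}(B)|^p\,dB\Big)^{1/p}\quad(1\le p<\infty),\qquad
L^{\mathrm{extr}}_{\infty,N}(\mathcal P)=\sup_B|\Delta_{\mathcal P}(B)|.
\]

In high dimension these numbers need a yardstick. It is supplied by the empty point set, whose local discrepancy is $-v(B)$. Since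
\begin{equation}\label{eq:triangle}
\iint_{0\le x\le y\le1}(y-x)^p\,dx\,dy=\int_0^1\ell^p(1-\ell)\,d\ell=\frac1{(p+1)(p+2)},
\end{equation}
this \emph{initial discrepancy} is
\[
L^{\mathrm{extr}}_{p,0}(d)=\Big(\int v(B)^p\,dB\Big)^{1/p}=\Big(\frac{1}{(p+1)(p+2)}\Big)^{d/p}
\]
for $p<\infty$, and it is $1$ for $p=\infty$. For $p=1$ it equals $6^{-d}$: an exponentially small discrepancy costs nothing, and the meaningful question is how many points are needed to do better than the empty set by a given factor. This number is the \emph{inverse of the extreme $L_p$ discrepancy},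
\[
N_p^{\mathrm{extr}}(\varepsilon,d)=\min\big\{N\in\mathbb N:\ \exists\,\mathcal P\subset[0,1)^d,\ |\mathcal P|=N,\ L^{\mathrm{extr}}_{p,N}(\mathcal P)\le\varepsilon\,L^{\mathrm{extr}}_{p,0}(d)\big\},
\]
where $\varepsilon\in(0,1)$. The minimum exists, because the grid $\{0,\frac1k,\dots,\frac{k-1}k\}^d$ has $|\Delta_{\mathcal P}|\le d/k$: the error in each coordinate is at most $1/k$, and two products of $d$ numbers in $[0,1]$ differ by at most the sum of the differences of the factors. The extreme $L_p$ discrepancy \emph{suffers from the curse of dimensionality} if there are $C>1$ and $\varepsilon_0>0$ such that $N_p^{\mathrm{extr}}(\varepsilon,d)\ge C^d$ for all $\varepsilon\in(0,\varepsilon_0)$ and infinitely many $d$.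

It is known that for $p=\infty$ the problem is polynomially tractable, that is, $N_\infty^{\mathrm{extr}}(\varepsilon,d)$ is bounded by a polynomial in $d$ and $1/\varepsilon$, and that for every $p\in(1,\infty)$ the curse holds. The remaining case $p=1$ is an open problem from \cite{extreme}: \emph{does the extreme $L_1$ discrepancy suffer from the curse of dimensionality?} We show that it does.

It costs nothing to let the points carry weights. For $\boldsymbol t_1,\dots,\boldsymbol t_N\in[0,1)^d$ and real $a_1,\dots,a_N$ put
\[
\Delta(B)=\sum_{n=1}^Na_n\mathbf 1[\boldsymbol t_n\in B]-v(B),\qquad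
e_p=\frac{\big(\int|\Delta(B)|^p\,dB\big)^{1/p}}{L^{\mathrm{extr}}_{p,0}(d)}\quad(1\le p<\infty).
\]
Thus $\Delta(B)$ is the error of the quadrature rule $f\mapsto\sum_na_nf(\boldsymbol t_n)$ for the indicator function of $B$. We call $e_p$ the \emph{normalized error}; the extreme discrepancy is the case $a_n=1/N$. Let $N_1^+(\varepsilon,d)$ and $N_1^{\mathbb R}(\varepsilon,d)$ be the least $N\in\mathbb N$ for which some points and some weights $a_n\ge0$, respectively $a_n\in\mathbb R$, give $e_1\le\varepsilon$. The sum of the weights is not prescribed. Then $N_1^{\mathbb R}\le N_1^+\le N_1^{\mathrm{extr}}$.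

\begin{theorem}\label{thm:curse}
For all $d,N\in\mathbb N$, all points $\boldsymbol t_n\in[0,1)^d$ and all real weights $a_n$ we have $e_1\ge1-N(3/4)^d$. Consequently
\[
N_1^{\mathrm{extr}}(\varepsilon,d)\ge(1-\varepsilon)\,(4/3)^d\qquad\text{for all }\varepsilon\in(0,1),\ d\in\mathbb N,
\]
and the extreme $L_1$ discrepancy suffers from the curse of dimensionality. More generally, $N_p^{\mathrm{extr}}(\varepsilon,d)\ge(1-\varepsilon^p)\,(1-2^{-p-1})^{-d}$ for every $1\le p<\infty$.
\end{theorem}

The base $4/3$ is not the truth. Let $\Phi$ be the standard normal distribution function.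

\begin{theorem}\label{thm:equal}
Let $\sigma=\sqrt{13}/6$. For all $\varepsilon\in(0,1)$ and $d\in\mathbb N$,
\[
\tfrac12\exp\Big(\tfrac56d-\sigma\sqrt{\tfrac{\varepsilon}{1-\varepsilon}\,d}\Big)\le N_1^{\mathrm{extr}}(\varepsilon,d)\le\Big\lceil\tfrac4{\varepsilon^2}\exp\Big(\tfrac56d+\sigma\sqrt{\big(\tfrac4\varepsilon-1\big)d}\Big)\Big\rceil .
\]
In particular $\lim_{d\to\infty}N_1^{\mathrm{extr}}(\varepsilon,d)^{1/d}=e^{5/6}\approx2.301$ for every $\varepsilon\in(0,1)$. Moreover, all limit points as $d\to\infty$ of
\[
\frac{\log N_1^{\mathrm{extr}}(\varepsilon,d)-\frac56d}{\sigma\sqrt d}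
\]
lie in the interval $[\Phi^{-1}(1-\varepsilon),\Phi^{-1}(1-\varepsilon/2)]$.
\end{theorem}

\begin{theorem}\label{thm:positive}
Let $I=\frac52-\log6\approx0.708$. For every fixed $\varepsilon\in(0,1)$,
\[
\log N_1^+(\varepsilon,d)=Id+O_\varepsilon(\sqrt d),\qquad\text{so}\qquad\lim_{d\to\infty}N_1^+(\varepsilon,d)^{1/d}=e^{5/2}/6\approx2.030 .
\]
\end{theorem}

Free nonnegative weights thus save an exponential factor over equal weights, and in both cases the rate does not depend on $\varepsilon$: improving on the empty set by one percent costs as much, on the exponential scale, as improving on it a hundredfold. Two questions are left open here. For real weights, Proposition~\ref{prop:real} and Theorem~\ref{thm:positive} show that all limit points of $N_1^{\mathbb R}(\varepsilon,d)^{1/d}$ lie between $\frac23e^{5/6}\approx1.53$ and $e^{5/2}/6\approx2.03$, and we do not determine the exact rate. Nor do we determine the exact coefficient of $\sqrt d$ in $\log N_1^{\mathrm{extr}}(\varepsilon,d)$.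

Section~\ref{sec:random} rewrites $e_p$ as a mean relative error on a random box and describes that box; Section~\ref{sec:one} treats a single point by hand. The three theorems are proved in Sections~\ref{sec:empty}, \ref{sec:equal} and~\ref{sec:positive}.

\section{The relative error on a random box}\label{sec:random}

Dividing by the initial discrepancy invites a change of measure. For $1\le p<\infty$ let $\mu_p$ be the measure on boxes with density $((p+1)(p+2))^d\,v(B)^p$ with respect to $dB$. By \eqref{eq:triangle} it is a probability measure, and under $\mu_p$ the pairs $(x_j,y_j)$, $j=1,\dots,d$, are independent with density $(p+1)(p+2)(y-x)^p$ on $0\le x\le y\le1$. We write $\mu=\mu_1$; its density is $6^dv(B)$. Boxes of volume zero form a null set and are ignored. With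
\[
q(B)=\frac1{v(B)}\sum_{n=1}^Na_n\mathbf 1[\boldsymbol t_n\in B],
\]
the ratio of the weight in $B$ to the volume of $B$, we have $\Delta=v\,(q-1)$ and therefore
\begin{equation}\label{eq:relative}
e_p^p=((p+1)(p+2))^d\int|\Delta(B)|^p\,dB=E_{\mu_p}|q-1|^p .
\end{equation}
So $e_1$ is the mean relative error with which the rule measures the volume of a $\mu$-random box.

The law $\mu$ has a concrete model. Throw three independent uniform points into $[0,1]$ and sort them. The sorted triple $(x,t,y)$ has density $3!=6$ on $0\le x\le t\le y\le1$, and integrating out the middle point leaves the density $6(y-x)$. Each side of a $\mu$-random box is thus the interval spanned by three uniform points. The middle point returns in Section~\ref{sec:positive}.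

\subsection*{Probabilistic tools}
Let $W$ be a real random variable with finite variance $\varsigma^2$ and let $h>0$. \emph{Chebyshev's inequality} states $\mathbb P(|W-EW|\ge h)\le\varsigma^2/h^2$. \emph{Cantelli's inequality} is the one-sided form $\mathbb P(W-EW\ge h)\le\varsigma^2/(\varsigma^2+h^2)$, with the same bound for $\mathbb P(W-EW\le-h)$; it follows from Markov's inequality applied to $(W-EW+u)^2$ with $u=\varsigma^2/h$. The \emph{central limit theorem} states that for a sum $S_d$ of $d$ independent copies of $W$ with $\varsigma>0$, $\mathbb P(S_d-d\,EW\le z\varsigma\sqrt d)\to\Phi(z)$ for every real $z$. All our variables are logarithms of variables in $(0,1)$, and their first two moments come from one computation.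

\begin{lemma}\label{lem:log}
Let $U$ take values in $(0,1)$, let $R$ be a finite set of positive numbers, and suppose that $EU^s=\prod_{r\in R}\frac r{r+s}$ for all $s$ in a neighborhood of $0$. Then $-\log U$ has mean $\sum_{r\in R}r^{-1}$ and variance $\sum_{r\in R}r^{-2}$.
\end{lemma}

\begin{proof}
Let $W=-\log U$. The function $K(s)=\log Ee^{-sW}=\sum_{r\in R}(\log r-\log(r+s))$ is finite near $0$, so one may differentiate under the expectation: $K'(0)=-EW$ and $K''(0)=\operatorname{Var}W$.
\end{proof}

\subsection*{The volume of the random box}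

\begin{lemma}\label{lem:volume}
Under $\mu_p$ the variable $V=-\log v(B)$ is a sum of $d$ independent, identically distributed terms with mean $\gamma_p=\frac1{p+1}+\frac1{p+2}$ and variance $\sigma_p^2=\frac1{(p+1)^2}+\frac1{(p+2)^2}$. For $p=1$ the mean is $\frac56$ and the variance is $\sigma^2=\frac{13}{36}$.
\end{lemma}

\begin{proof}
The terms are $-\log\ell_j$ with $\ell_j=y_j-x_j$. For given length $\ell$ the left endpoint ranges over an interval of length $1-\ell$, so $\ell_j$ has density $(p+1)(p+2)\ell^p(1-\ell)$. Hence $E\ell_j^s=\frac{p+1}{p+1+s}\cdot\frac{p+2}{p+2+s}$ for $s>-(p+1)$, and Lemma~\ref{lem:log} applies with $R=\{p+1,p+2\}$.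
\end{proof}

By Chebyshev's inequality a $\mu$-typical box has volume $\exp(-\frac56d+O(\sqrt d))$. To measure such a box with small relative error, a set of $N$ equally weighted points should place many points in it, and this suggests $N\approx e^{5d/6}$. The typical volume matters here, not the mean: $E_\mu v=(E\ell_1)^d=(\frac23\cdot\frac34)^d=2^{-d}$ is exponentially larger than $e^{-5d/6}$ and is produced by rare large boxes. As $p$ grows, $\mu_p$ favors larger boxes and $\gamma_p\to0$, which is consistent with tractability at $p=\infty$; at $p=1$ the boxes are smallest, and one should expect the curse.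

\subsection*{The boxes through a given point}
Lower bounds have to hold for every position of the points, so we need to know how many boxes one point can meet. Put
\[
m(\boldsymbol t)=\prod_{j=1}^d6t_j(1-t_j),\qquad\boldsymbol t\in[0,1]^d .
\]
This is a probability density, and $m\le(3/2)^d$ with equality at the center of the cube.

\begin{lemma}\label{lem:point}
Let $\boldsymbol t\in[0,1)^d$.
\begin{enumerate}
\item[(a)] For $1\le p<\infty$,
$\ \mu_p(\boldsymbol t\in B)=\prod_{j=1}^d\big(1-t_j^{p+2}-(1-t_j)^{p+2}\big)\le(1-2^{-p-1})^d$.
In particular $\mu(\boldsymbol t\in B)=2^{-d}m(\boldsymbol t)\le(3/4)^d$.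
\item[(b)] The set of boxes that contain $\boldsymbol t$ has Lebesgue measure $6^{-d}m(\boldsymbol t)$, and for every $c>0$
\[
\mu\big(\boldsymbol t\in B,\ v(B)\le c\big)\le c\,m(\boldsymbol t).
\]
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The events $t_j\in[x_j,y_j)$ are independent, so let $d=1$. We have $t\notin[x,y)$ exactly if $y\le t$ or $x>t$, and these events are disjoint because $x\le y$. Rescaling \eqref{eq:triangle} to $[0,t]$ gives $\iint_{0\le x\le y\le t}(y-x)^p\,dx\,dy=t^{p+2}/((p+1)(p+2))$, so $y\le t$ has probability $t^{p+2}$. The reflection $u\mapsto1-u$ preserves $\mu_p$, so $x>t$ has probability $(1-t)^{p+2}$. By convexity of $u\mapsto u^{p+2}$, the sum $t^{p+2}+(1-t)^{p+2}$ is at least $2\cdot2^{-(p+2)}=2^{-p-1}$. For $p=1$, $1-t^3-(1-t)^3=3t(1-t)$.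

(b) The condition $\boldsymbol t\in B$ means $0\le x_j\le t_j<y_j\le1$ for all $j$, which describes a set of measure $\prod_jt_j(1-t_j)$. On the part where $v\le c$ the density $6^dv$ of $\mu$ is at most $6^dc$.
\end{proof}

\section{One point}\label{sec:one}

The case $N=1$ already shows the three effects behind the three theorems. Take one point $\boldsymbol t$ with weight $a$, so that $q=a\mathbf 1[\boldsymbol t\in B]/v$.

Let $a=1$ first. The relative error $|q-1|$ is $1$ on boxes that miss $\boldsymbol t$ and $1/v-1$ on the others. By Lemma~\ref{lem:point}(b), $E_\mu[\mathbf 1[\boldsymbol t\in B]/v]=6^d\cdot6^{-d}m(\boldsymbol t)=m(\boldsymbol t)$, and with part (a)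
\[
e_1=\mu(\boldsymbol t\notin B)+m(\boldsymbol t)-\mu(\boldsymbol t\in B)=1+(1-2^{1-d})\,m(\boldsymbol t)\ge1 .
\]
A single point of weight $1$ is never better than no point at all; for $d=1$ the error is exactly $1$, wherever the point lies.

Now let $d=1$, $t=\frac12$ and $a=\frac12$. The intervals that miss $t$ have probability $\frac14$. For the others write $x=\frac12-\frac u2$, $y=\frac12+\frac{u'}2$ with $u,u'\in[0,1]$, so that $dx\,dy=\frac14du\,du'$ and $|\Delta|=\frac12|u+u'-1|$. For independent uniform $u,u'$ the variable $|u+u'-1|$ has density $2(1-w)$ on $[0,1]$ and mean $\frac13$. Hence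
\[
e_1=\tfrac14+6\cdot\tfrac14\cdot\tfrac12\cdot\tfrac13=\tfrac12 .
\]

Three things are visible. Empty boxes have relative error $1$ whatever the weights are; here they cost $\frac14$, and in dimension $d$ one point leaves boxes of measure at least $1-(3/4)^d$ empty. This is Theorem~\ref{thm:curse}. With weight $1$, a box with $v\le\frac12$ that does contain the point has relative error $1/v-1\ge1$, as bad as an empty box: small boxes are lost in either case. This is the lower bound in Theorem~\ref{thm:equal}. Finally, a free choice of the weight weakens this second obstruction, and Theorem~\ref{thm:positive} measures by how much.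

\section{Empty boxes and real weights}\label{sec:empty}

\begin{proof}[Proof of Theorem~\ref{thm:curse}]
If $B$ contains none of the points, then $q(B)=0$, for any real weights. By \eqref{eq:relative}, the union bound and Lemma~\ref{lem:point}(a),
\[
e_p^p\ge\mu_p(\text{no }\boldsymbol t_n\text{ lies in }B)\ge1-\sum_{n=1}^N\mu_p(\boldsymbol t_n\in B)\ge1-N(1-2^{-p-1})^d .
\]
For $p=1$ this is the first claim. If $e_p\le\varepsilon$, it yields $N\ge(1-\varepsilon^p)(1-2^{-p-1})^{-d}$, which gives the bounds on $N_p^{\mathrm{extr}}$. For the curse at $p=1$ take $\varepsilon_0=\frac12$ and $C=\frac54$. For $\varepsilon<\frac12$ we have $N_1^{\mathrm{extr}}(\varepsilon,d)\ge\frac12(\frac43)^d=\frac12(\frac{16}{15})^d(\frac54)^d$, and $(1+\frac1{15})^d\ge2$ for $d\ge15$ by Bernoulli's inequality.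
\end{proof}

The union bound charges each point with all boxes through it, including boxes far larger than typical ones. These are easy to hit, but together they have negligible $\mu$-measure and should be discarded once, not $N$ times.

\begin{proposition}\label{prop:real}
For every $\varepsilon\in(0,1)$, $\ \liminf_{d\to\infty}N_1^{\mathbb R}(\varepsilon,d)^{1/d}\ge\frac23e^{5/6}\approx1.53$.
\end{proposition}

\begin{proof}
Let $c=\exp(-\frac56d+d^{2/3})$. For any points and real weights, counting only the empty boxes with $v\le c$ gives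
\[
e_1\ge\mu(v\le c)-\sum_{n=1}^N\mu(\boldsymbol t_n\in B,\ v\le c)\ge1-\sigma^2d^{-1/3}-Nc\,(3/2)^d .
\]
Here $\mu(v>c)=\mu(V<\frac56d-d^{2/3})\le\sigma^2d/d^{4/3}$ by Lemma~\ref{lem:volume} and Chebyshev's inequality, and the sum is bounded by Lemma~\ref{lem:point}(b) and $m\le(3/2)^d$. So $e_1\le\varepsilon$ implies $N\ge(1-\varepsilon-\sigma^2d^{-1/3})\,(\frac23e^{5/6})^d\exp(-d^{2/3})$. Take $d$th roots.
\end{proof}

\section{Equal weights}\label{sec:equal}

For equal weights, both bounds of Theorem~\ref{thm:equal} compare $\log N$ with the distribution of $V$. We isolate the two comparisons.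

\begin{lemma}\label{lem:small}
Let $a_n=1/N$ for all $n$ and $1\le p<\infty$. Then $e_p^p\ge\mu_p(V\ge\log2N)$ for all points $\boldsymbol t_1,\dots,\boldsymbol t_N$.
\end{lemma}

\begin{proof}
Let $v(B)\le\frac1{2N}$, which is the event $V\ge\log 2N$. If $B$ contains no point, then $q=0$. If it contains at least one, then $q\ge\frac1{Nv}\ge2$. In both cases $|q-1|\ge1$, and \eqref{eq:relative} gives the claim.
\end{proof}

This is the only place where equal weights are needed for the lower bound: a point cannot enter a box with less than the weight $1/N$. No union bound is required, and the position of the points plays no role.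

\begin{lemma}\label{lem:random}
Let $T\in\mathbb R$, $M>0$ and $N\ge Me^T$. Then there are $N$ points in $[0,1)^d$ such that, with $a_n=1/N$,
\[
e_1\le2\mu(V>T)+M^{-1/2}.
\]
\end{lemma}

\begin{proof}
Let $\boldsymbol t_1,\dots,\boldsymbol t_N$ be independent and uniform on $[0,1)^d$, and let $\mathbb E$ denote expectation over the points. For a fixed box, $q$ is a binomial variable with parameters $N,v$ divided by $Nv$, so $q\ge0$, $\mathbb Eq=1$ and $\operatorname{Var}q=\frac{1-v}{Nv}$. This gives two bounds: $\mathbb E|q-1|\le\mathbb Eq+1=2$, and $\mathbb E|q-1|\le(Nv)^{-1/2}$ by the Cauchy--Schwarz inequality. Use the first on $\{V>T\}$ and the second on $\{V\le T\}$, where $Nv\ge Ne^{-T}\ge M$. By \eqref{eq:relative} and Fubini's theorem, $\mathbb Ee_1=E_\mu\mathbb E|q-1|\le2\mu(V>T)+M^{-1/2}$, and some realization has $e_1\le\mathbb Ee_1$.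
\end{proof}

The splitting is needed to reach the right rate. The variance bound alone gives $\mathbb Ee_1\le N^{-1/2}(E\ell_1^{-1/2})^d=N^{-1/2}(8/5)^d$, by the formula for $E\ell_1^s$ in the proof of Lemma~\ref{lem:volume}, and this requires about $(64/25)^d=2.56^d$ points. The loss comes from atypically small boxes, where the trivial bound $2$ is better.

\begin{proof}[Proof of Theorem~\ref{thm:equal}]
\emph{Lower bound.} Let $\kappa>0$ and $2N\le\exp(\frac56d-\kappa\sqrt d)$. By Lemmas~\ref{lem:small} and~\ref{lem:volume} and Cantelli's inequality, every set of $N$ points has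
\[
e_1\ge1-\mu\big(V-\tfrac56d\le-\kappa\sqrt d\big)\ge1-\frac{\sigma^2}{\sigma^2+\kappa^2}=\frac{\kappa^2}{\sigma^2+\kappa^2},
\]
and the right side exceeds $\varepsilon$ exactly if $\kappa>\kappa_0:=\sigma\sqrt{\varepsilon/(1-\varepsilon)}$. Hence $N_1^{\mathrm{extr}}(\varepsilon,d)>\frac12\exp(\frac56d-\kappa\sqrt d)$ for every $\kappa>\kappa_0$. Let $\kappa\downarrow\kappa_0$.

\emph{Upper bound.} Apply Lemma~\ref{lem:random} with $M=4/\varepsilon^2$, $T=\frac56d+\kappa\sqrt d$, $\kappa=\sigma\sqrt{4/\varepsilon-1}$ and $N=\lceil Me^T\rceil$. Then $M^{-1/2}=\varepsilon/2$, and Cantelli's inequality gives $2\mu(V>T)\le2\sigma^2/(\sigma^2+\kappa^2)=\varepsilon/2$. So some set of $N$ points has $e_1\le\varepsilon$. Together the two bounds give $\log N_1^{\mathrm{extr}}(\varepsilon,d)=\frac56d+O_\varepsilon(\sqrt d)$, and the limit follows.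

\emph{Limit points.} We replace Cantelli's inequality by the central limit theorem. Put $T_d(z)=\frac56d+z\sigma\sqrt d$; then $\mu(V>T_d(z))\to1-\Phi(z)$. Let $z<\Phi^{-1}(1-\varepsilon)$, so that $1-\Phi(z)>\varepsilon$. For all large $d$, all $N$ with $\log2N\le T_d(z)$ and all sets of $N$ points, Lemma~\ref{lem:small} gives $e_1\ge\mu(V>T_d(z))>\varepsilon$. Hence $\log N_1^{\mathrm{extr}}(\varepsilon,d)>T_d(z)-\log2$ for large $d$, and every limit point is at least $z$. Now let $z>\Phi^{-1}(1-\varepsilon/2)$, so that $2(1-\Phi(z))<\varepsilon$, and fix $M$ with $2(1-\Phi(z))+M^{-1/2}<\varepsilon$. Lemma~\ref{lem:random} with $T=T_d(z)$ gives $N_1^{\mathrm{extr}}(\varepsilon,d)\le\lceil Me^{T_d(z)}\rceil$ for large $d$, so $\log N_1^{\mathrm{extr}}(\varepsilon,d)\le T_d(z)+O(1)$, and every limit point is at most $z$.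
\end{proof}

\begin{remark}\label{rem:two}
The gap between $\Phi^{-1}(1-\varepsilon)$ and $\Phi^{-1}(1-\varepsilon/2)$ reflects the price of a small box, which is $1$ in Lemma~\ref{lem:small} and $2$ in Lemma~\ref{lem:random}. For independent uniform points the price $2$ is real: since $\mathbb Eq=1$, we have $\mathbb E|q-1|=2\,\mathbb E(1-q)^+\ge2(1-v)^N$, which is close to $2$ when $Nv$ is small.
\end{remark}

The two lemmas give more than Theorem~\ref{thm:equal}.

\begin{proposition}\label{prop:p}
For all $1\le p<\infty$ and $\varepsilon\in(0,1)$,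
\[
\liminf_{d\to\infty}N_p^{\mathrm{extr}}(\varepsilon,d)^{1/d}\ge\exp\Big(\frac1{p+1}+\frac1{p+2}\Big).
\]
\end{proposition}

\begin{proof}
If $\log2N\le\gamma_pd-d^{2/3}$, then Lemma~\ref{lem:small} and Chebyshev's inequality give $e_p^p\ge1-\sigma_p^2d^{-1/3}$, which exceeds $\varepsilon^p$ for large $d$. So $N_p^{\mathrm{extr}}(\varepsilon,d)>\frac12\exp(\gamma_pd-d^{2/3})$ for large $d$.
\end{proof}

The \emph{star $L_1$ discrepancy} uses only boxes anchored at the origin: it is $\int_{[0,1]^d}|\Delta_{\mathcal P}([\boldsymbol 0,\boldsymbol x))|\,d\boldsymbol x$, with initial value $\int\prod_jx_j\,d\boldsymbol x=2^{-d}$. Let $N_1^*(\varepsilon,d)$ be the least $N$ for which some set of $N$ points has star $L_1$ discrepancy at most $\varepsilon2^{-d}$.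

\begin{proposition}\label{prop:star}
For every $\varepsilon\in(0,1)$, $\ \lim_{d\to\infty}N_1^*(\varepsilon,d)^{1/d}=e^{1/2}$, and the star $L_1$ discrepancy suffers from the curse of dimensionality.
\end{proposition}

\begin{proof}
Let $\nu$ be the probability measure with density $\prod_j2x_j$ on $[0,1]^d$. The discrepancy divided by $2^{-d}$ is $E_\nu|q-1|$, with $q$ evaluated at $[\boldsymbol 0,\boldsymbol x)$. The proofs of Lemmas~\ref{lem:small} and~\ref{lem:random} argue box by box and then integrate, so both lemmas hold with $\nu$ in place of $\mu$. Under $\nu$ the $x_j$ are independent with $Ex_j^s=\frac2{2+s}$, so by Lemma~\ref{lem:log} $V=-\sum_j\log x_j$ has mean $\frac d2$ and variance $\frac d4$, and $\nu(|V-\frac d2|\ge d^{2/3})\le\frac14d^{-1/3}\to0$. For large $d$ the first lemma gives $N_1^*(\varepsilon,d)>\frac12\exp(\frac d2-d^{2/3})$, and the second, with $M=4/\varepsilon^2$ and $T=\frac d2+d^{2/3}$, gives $N_1^*(\varepsilon,d)\le\lceil Me^T\rceil$. The curse follows since $N_1^*(\varepsilon,d)\ge N_1^*(\frac12,d)$ for $\varepsilon<\frac12$.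
\end{proof}

\section{Nonnegative weights}\label{sec:positive}

\subsection*{A random box and a random point in it}
Uniform points are wasteful, because $\mu$-random boxes do not cover the cube evenly. To see where they lie, choose $B$ according to $\mu$ and then $\boldsymbol t$ uniformly in $B$. The law $J$ of the pair $(B,\boldsymbol t)$ has density $6^dv(B)\cdot\mathbf 1[\boldsymbol t\in B]/v(B)=6^d\mathbf 1[\boldsymbol t\in B]$ with respect to $dB\,d\boldsymbol t$. In each coordinate $(x_j,t_j,y_j)$ is the sorted triple of uniform points from Section~\ref{sec:random}, and the $d$ triples are independent. By Lemma~\ref{lem:point}(b) the point $\boldsymbol t$ has density $m$. For $\boldsymbol t\in(0,1)^d$ let $P_{\boldsymbol t}$ be the uniform law on the boxes that contain $\boldsymbol t$. It has density $6^d\mathbf 1[\boldsymbol t\in B]/m(\boldsymbol t)$, and under it $x_1,\dots,x_d,y_1,\dots,y_d$ are independent, with $x_j$ uniform on $[0,t_j]$ and $y_j$ uniform on $[t_j,1]$. Fubini's theorem gives two ways to integrate a function $G(B,\boldsymbol t)$ that is nonnegative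 or $J$-integrable:
\begin{equation}\label{eq:J}
E_JG=E_\mu\Big[\frac1{v(B)}\int_BG(B,\boldsymbol t)\,d\boldsymbol t\Big]=\int_{(0,1)^d}E_{P_{\boldsymbol t}}[G(B,\boldsymbol t)]\,m(\boldsymbol t)\,d\boldsymbol t .
\end{equation}

If $N$ points are drawn from $m$ and not from the uniform law, a box $B$ whose interior sees the density $m(\boldsymbol t)$ receives about $Nv(B)m(\boldsymbol t)$ of them. The role of $V$ therefore passes to
\[
i(B,\boldsymbol t)=-\log\big(v(B)\,m(\boldsymbol t)\big)=V-\log m(\boldsymbol t),\qquad\boldsymbol t\in B\cap(0,1)^d .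
\]
The function $\mathbf 1[\boldsymbol t\in B]\,e^{i}$ is the density of $J$ with respect to the product of its marginals $\mu$ and $m$, so $E_Ji$ is the mutual information between the box and the point.

\begin{lemma}\label{lem:info}
We have $\int m\log m\,d\boldsymbol t=d(\log6-\frac53)$, $\ E_Ji=Id$ and $\operatorname{Var}_Ji\le\frac{13}4d$.
\end{lemma}

\begin{proof}
Under $J$ each of $\ell_j=y_j-x_j$, $t_j$ and $1-t_j$ has density $6u(1-u)$, so by the case $p=1$ of Lemma~\ref{lem:volume} each of their negative logarithms has mean $\frac56$ and standard deviation $\sigma$. Hence $E_J\log m=d(\log6-\frac53)$. The variable $i$ is the sum of the $d$ independent terms $-\log\ell_j-\log6-\log t_j-\log(1-t_j)$, each with mean $\frac52-\log6=I$ and, by the triangle inequality in $L_2$, standard deviation at most $3\sigma$. Finally $9\sigma^2=\frac{13}4$.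
\end{proof}

The three exponents of this paper can now be compared. They are $\frac56$ for equal weights, $I=\frac56-(\log6-\frac53)$ for nonnegative weights, and $\frac56-\log\frac32$ in Proposition~\ref{prop:real}. The second subtracts from $\frac56$ the mean of $\frac1d\log m$ under $m$; the third subtracts its maximum.

\subsection*{Upper bound: importance sampling}

\begin{proposition}\label{prop:upper}
For $\varepsilon\in(0,1)$ and $d\in\mathbb N$, $\ N_1^+(\varepsilon,d)\le\big\lceil4\varepsilon^{-2}\exp\big(Id+\sqrt{13d/\varepsilon}\big)\big\rceil$.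
\end{proposition}

\begin{proof}
Draw $\boldsymbol t_1,\dots,\boldsymbol t_N$ independently with density $m$; almost surely they lie in $(0,1)^d$. The weights $a_n=1/(Nm(\boldsymbol t_n))>0$ make the rule unbiased: for a fixed box,
\[
q(B)=\frac1N\sum_{n=1}^NX_n,\qquad X_n=\frac{\mathbf 1[\boldsymbol t_n\in B]}{v(B)\,m(\boldsymbol t_n)},\qquad\mathbb EX_n=\frac1v\int_Bd\boldsymbol t=1 .
\]
A direct second-moment bound is too weak. By \eqref{eq:J}, $E_\mu\mathbb EX_1^2=E_Je^i$ is the $d$th power of its one-dimensional value, which exceeds $e^I$ by Jensen's inequality since $i$ is not constant. As in Lemma~\ref{lem:random}, the atypical part must be estimated in $L_1$; now it depends on the point as well as the box, so we truncate the $X_n$. Let $\tau>0$ and write $q=q'+q''$, where $q'=\frac1N\sum_nX_n\mathbf 1[X_n\le\tau]$ and $q''\ge0$ collects the remaining terms. Since $\mathbb Eq'+\mathbb Eq''=1$,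
\[
\mathbb E|q-1|\le\mathbb E|q'-\mathbb Eq'|+\mathbb E|q''-\mathbb Eq''|\le\sqrt{\operatorname{Var}q'}+2\,\mathbb Eq''.
\]
By independence $\operatorname{Var}q'\le\frac1N\mathbb E\big[X_1^2\mathbf 1[X_1\le\tau]\big]\le\frac\tau N\mathbb EX_1=\frac\tau N$. On $\{\boldsymbol t_1\in B\}$ we have $X_1=e^{i(B,\boldsymbol t_1)}$, so $\mathbb Eq''=\mathbb E\big[X_1\mathbf 1[X_1>\tau]\big]=\frac1v\int_B\mathbf 1[i(B,\boldsymbol t)>\log\tau]\,d\boldsymbol t$. Integrating over $\mu$ and using \eqref{eq:relative} and \eqref{eq:J},
\[
\mathbb Ee_1\le\sqrt{\tau/N}+2J(i>\log\tau).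
\]
Take $\log\tau=Id+\sqrt{13d/\varepsilon}$ and $N=\lceil4\tau/\varepsilon^2\rceil$. The first term is at most $\varepsilon/2$, and by Lemma~\ref{lem:info} and Chebyshev's inequality the second is at most $2\cdot\frac{13}4d\cdot\frac{\varepsilon}{13d}=\varepsilon/2$. Some realization has $e_1\le\varepsilon$.
\end{proof}

\subsection*{Lower bound: reading $m(\boldsymbol t)$ from the box}
The proof of Proposition~\ref{prop:real} allows for the worst case that all points lie near the center $\boldsymbol t^*$ of the cube, where $m=(3/2)^d$ and a point meets the most small boxes. To reach the rate $I$ we must show that points with atypically large $m(\boldsymbol t)$ are of no use when the weights are nonnegative. The reason is that most boxes through such a point look different from $\mu$-typical boxes. To prove this we want a function $F$ of the box alone that is close to $\log m(\boldsymbol t)$ under $P_{\boldsymbol t}$, for every $\boldsymbol t$. Since $\log m$ is a sum of terms $\log 6+\log t_j+\log(1-t_j)$ and $x_j$ is uniform on $[0,t_j]$, we look for $g$ with $\frac1t\int_0^tg(x)\,dx=\log t$,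 that is, $g(x)=(x\log x)'=1+\log x$. Treating $1-y_j$ in the same way, we are led to
\[
F(B)=\sum_{j=1}^d\big(\log6+2+\log x_j+\log(1-y_j)\big).
\]

\begin{lemma}\label{lem:F}
\begin{enumerate}
\item[(a)] For every $\boldsymbol t\in(0,1)^d$, $\ E_{P_{\boldsymbol t}}F=\log m(\boldsymbol t)$ and $\operatorname{Var}_{P_{\boldsymbol t}}F=2d$.
\item[(b)] $E_\mu F=d(\log6-\frac53)$ and $\operatorname{Var}_\mu F\le\frac{49}9d$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Under $P_{\boldsymbol t}$ the $2d$ variables $x_j/t_j$ and $(1-y_j)/(1-t_j)$ are independent and uniform on $[0,1]$. A uniform variable has $EU^s=\frac1{1+s}$, so its logarithm has mean $-1$ and variance $1$ by Lemma~\ref{lem:log}. Now $F-\log m(\boldsymbol t)$ is the sum of these $2d$ logarithms plus $2d$.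

(b) Under $\mu$, $x_j$ has density $\int_u^16(y-u)\,dy=3(1-u)^2$, and by reflection so has $1-y_j$. From $\int_0^13u^s(1-u)^2\,du=3\big(\frac1{s+1}-\frac2{s+2}+\frac1{s+3}\big)=\frac{6}{(s+1)(s+2)(s+3)}$ and Lemma~\ref{lem:log} with $R=\{1,2,3\}$, both $-\log x_j$ and $-\log(1-y_j)$ have mean $\frac{11}6$ and variance $1+\frac14+\frac19=\frac{49}{36}$. Each of the $d$ independent terms of $F$ thus has mean $\log6+2-\frac{11}3$ and standard deviation at most $2\cdot\frac76$.
\end{proof}

Consider the center $\boldsymbol t^*$. Under $P_{\boldsymbol t^*}$ the function $F/d$ concentrates at $\log\frac32$, under $\mu$ at the smaller value $\log6-\frac53$. If $A$ is the set of boxes with $F/d$ above the midpoint of the two values, then $P_{\boldsymbol t^*}(A)\to1$ and $\mu(A)\to0$ by Chebyshev's inequality. A point at $\boldsymbol t^*$ with weight $a$ contributes the measure $a\,m(\boldsymbol t^*)P_{\boldsymbol t^*}$ to $q\,d\mu$. Almost all of it falls on $A$, and if no weight is negative, nothing cancels it: $e_1\ge\int_A(q-1)\,d\mu\ge a\,m(\boldsymbol t^*)P_{\boldsymbol t^*}(A)-\mu(A)$.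 What such a point contributes is almost entirely error. The next proof makes this argument for all points at once.

\begin{proposition}\label{prop:lower}
Let $a_1,\dots,a_N\ge0$ and $e_1\le\varepsilon<1$. Then for every $h>0$
\[
1-\varepsilon\le\frac{10\,d}{h^2}+N\,e^{-Id+3h}.
\]
\end{proposition}

\begin{proof}
A point with a coordinate $t_j=0$ lies in $B$ only if $x_j=0$, a null event. Replacing such a point by an interior point of weight $0$ changes neither $N$ nor $e_1$, so we assume $\boldsymbol t_n\in(0,1)^d$ for all $n$.

\emph{Step 1: a measure that imitates $J$.} On pairs $(B,\boldsymbol t)$ define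
\[
\lambda=\sum_{n=1}^Na_nm(\boldsymbol t_n)\,P_{\boldsymbol t_n}\otimes\delta_{\boldsymbol t_n},
\]
where $\delta_{\boldsymbol t}$ is the unit mass at $\boldsymbol t$. This is a positive measure because $a_n\ge0$, and it is carried by the pairs $(B,\boldsymbol t_n)$ with $\boldsymbol t_n\in B$. As under $J$, the box has law $P_{\boldsymbol t}$ given the point. The $B$-marginal of $\lambda$ has density $6^d\sum_na_n\mathbf 1[\boldsymbol t_n\in B]=q(B)\,6^dv(B)$, so it is $q\,d\mu$, and the total mass is
\begin{equation}\label{eq:mass}
\sum_{n=1}^Na_nm(\boldsymbol t_n)=E_\mu q\le1+E_\mu|q-1|\le2 .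
\end{equation}

\emph{Step 2: trimming.} On rare sets of boxes $q$ may be large, so $\mu$-small events need not be $\lambda$-small. We cut off the excess. Let $w(B)=\min(1,q(B))/q(B)$ if $q(B)>0$ and $w(B)=0$ otherwise, and let $\lambda_w$ have density $w(B)$ with respect to $\lambda$. As $0\le w\le1$, we have $\lambda_w\le\lambda$. The $B$-marginal of $\lambda_w$ is $\min(1,q)\,d\mu$. Hence
\begin{equation}\label{eq:dominated}
\lambda_w(B\in A)\le\mu(A)\quad\text{for every measurable set $A$ of boxes},
\end{equation}
and the total mass of $\lambda_w$ is $E_\mu\min(1,q)=1-E_\mu(1-q)^+\ge1-\varepsilon$.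

\emph{Step 3: $i$ is large on most of $\lambda_w$.} Consider the events
\[
A_1=\{V<\tfrac56d-h\},\quad A_2=\{F>d(\log6-\tfrac53)+h\},\quad A_3=\{\log m(\boldsymbol t)>F+h\}.
\]
The first two depend on the box only. By \eqref{eq:dominated}, Chebyshev's inequality and Lemmas~\ref{lem:volume} and~\ref{lem:F}(b), $\lambda_w(A_1)\le\frac{13}{36}d/h^2$ and $\lambda_w(A_2)\le\frac{49}9d/h^2$. The third involves the point, and here we use the other domination, Lemma~\ref{lem:F}(a) and \eqref{eq:mass}:
\[
\lambda_w(A_3)\le\lambda(A_3)=\sum_{n=1}^Na_nm(\boldsymbol t_n)\,P_{\boldsymbol t_n}\big(F-\log m(\boldsymbol t_n)<-h\big)\le2\cdot\frac{2d}{h^2}.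
\]
Outside $A_1\cup A_2\cup A_3$,
\[
i=V-\log m(\boldsymbol t)\ge\tfrac56d-h-F-h\ge\tfrac56d-d(\log6-\tfrac53)-3h=Id-3h .
\]
Since $\frac{13}{36}+\frac{49}9+4=\frac{353}{36}<10$, we obtain
\begin{equation}\label{eq:large}
\lambda_w(i\ge Id-3h)\ge1-\varepsilon-10\,d/h^2 .
\end{equation}

\emph{Step 4: few points cannot supply large $i$.} Let $c=e^{-Id+3h}$, so that $i(B,\boldsymbol t)\ge Id-3h$ means $v(B)\le c/m(\boldsymbol t)$. Let $A$ be the set of boxes $B$ for which some $n$ satisfies $\boldsymbol t_n\in B$ and $v(B)\le c/m(\boldsymbol t_n)$. Since $\lambda_w$ is carried by pairs $(B,\boldsymbol t_n)$ with $\boldsymbol t_n\in B$, the bound \eqref{eq:dominated}, the union bound and Lemma~\ref{lem:point}(b) give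
\[
\lambda_w(i\ge Id-3h)\le\mu(A)\le\sum_{n=1}^N\frac c{m(\boldsymbol t_n)}\,m(\boldsymbol t_n)=Nc .
\]
Comparing with \eqref{eq:large} completes the proof.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:positive}]
Proposition~\ref{prop:upper} gives $\log N_1^+(\varepsilon,d)\le Id+O_\varepsilon(\sqrt d)$. In Proposition~\ref{prop:lower} take $h=\sqrt{20d/(1-\varepsilon)}$, so that $10d/h^2=(1-\varepsilon)/2$. Then every rule with nonnegative weights and $e_1\le\varepsilon$ has $N\ge\frac{1-\varepsilon}2\exp(Id-3h)$, and hence $\log N_1^+(\varepsilon,d)\ge Id-O_\varepsilon(\sqrt d)$. Finally $e^I=e^{5/2}/6$.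
\end{proof}

\begin{remark}\label{rem:sign}
Nonnegativity of the weights is what makes $\lambda$ a positive measure of mass at most $2$; the estimates \eqref{eq:dominated} and $\lambda_w(A_3)\le4d/h^2$ depend on it. For real weights, $e_1\le\varepsilon$ still gives $|\sum_na_nm(\boldsymbol t_n)-1|\le\varepsilon$, but it does not bound $\sum_n|a_n|m(\boldsymbol t_n)$: adding a point twice, with weights $a$ and $-a$, leaves $e_1$ unchanged. The proof then does not exclude that the mass which central points put on atypical boxes cancels.
\end{remark}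

\begin{thebibliography}{1}

\bibitem{extreme}
\emph{Extreme $L_p$ discrepancy, numerical integration and the curse of dimensionality},
\texttt{https://tomesphere.com/paper/2602.19760}.

\end{thebibliography}
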